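\title{Primes and continuous selections for hyperspaces of finite sets}

\begin{abstract}
For a Hausdorff space $X$ let $\mathcal{F}_n(X)$ be the space of nonempty subsets of $X$ with at most $n$ points, with the Vietoris topology. We show that a continuous selection for $\mathcal{F}_2(X)$ does not imply the existence of a continuous selection for $\mathcal{F}_3(X)$. More generally, for every prime $q$ there is, in ZFC, a locally compact, zero-dimensional, first countable Hausdorff space of density at most $\aleph_1$ that has a continuous selection for $\mathcal{F}_{q-1}$ and none for $\mathcal{F}_q$. Primes are the only obstruction: for $m<n$, a continuous selection for $\mathcal{F}_m(X)$ yields one for $\mathcal{F}_n(X)$ for all Hausdorff $X$ exactly when the interval $(m,n]$ contains no prime. For separable $X$, a continuous selection for $\mathcal{F}_2(X)$ yields one for the hyperspace of all nonempty finite sets.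
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $X$ be a Hausdorff space and let $\mathcal{F}(X)$ be the set of all nonempty finite subsets of $X$. For open sets $U_1,\dots,U_l\subset X$ let $\langle U_1,\dots,U_l\rangle$ be the set of all $S\in\mathcal{F}(X)$ that are contained in $U_1\cup\dots\cup U_l$ and meet every $U_i$. These sets form a base of the \emph{Vietoris topology} on $\mathcal{F}(X)$. For $n\ge1$ let $\mathcal{F}_n(X)$ be the subspace of sets with at most $n$ points. A \emph{selection} for a subspace $\mathcal{H}\subset\mathcal{F}(X)$ is a map $\sigma\colon\mathcal{H}\to X$ with $\sigma(S)\in S$ for all $S\in\mathcal{H}$. A continuous selection chooses a point from each set in such a way that the choice is stable when the points move, and also when a point splits into several nearby points.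

A continuous selection for $\mathcal{F}_n(X)$ restricts to one for $\mathcal{F}_m(X)$ when $m\le n$, and $\mathcal{F}_1(X)$ always has one. The converse direction is the subject of this paper. It is shown in \cite{source} that a continuous selection for $\mathcal{F}_3(X)$ implies the existence of one for $\mathcal{F}_4(X)$. It is also stated there that it is not known, in general, whether such extensions are possible for other cardinalities, and the following case is posed as an open question.

\begin{quote}
\emph{If $\mathcal{F}_2(X)$ has a continuous selection, must $\mathcal{F}_3(X)$ have one?}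
\end{quote}

A selection $\sigma$ for $\mathcal{F}_2(X)$ is a tournament on $X$: write $x\to y$, and say that $x$ \emph{beats} $y$, if $x\ne y$ and $\sigma(\{x,y\})=x$. Continuity means that the outcome of a game does not change when the two players are moved slightly (Corollary~\ref{cor:H}). In the simplest examples the tournament is a linear order $<$ for which $\{(x,y):x<y\}$ is open in $X^2$, as on the real line. Then $S\mapsto\min S$ is a continuous selection for all of $\mathcal{F}(X)$: if $a_1<\dots<a_l$ are the points of $S$ and $U_i\ni a_i$ are open sets with every point of $U_1$ below every point of $U_2\cup\dots\cup U_l$, then $\min S'\in U_1$ for $S'\in\langle U_1,\dots,U_l\rangle$. But a continuous tournament need not be transitive. A three-point set either has a point that beats the other two, or is a cycle $x\to y\to z\to x$, and a cycle has a rotational symmetry that leaves no vertex distinguished. Near one given cycle this is harmless, since one may always choose the vertex close to $x$. The question is whether such local choices can be patched together. Ordered spaces and the implication from $3$ to $4$ suggest that they can, and in separable spaces they can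 indeed (Theorem~\ref{thm:C}). In general they cannot. Recall that a space is \emph{zero-dimensional} if it has a base of clopen sets, and that its \emph{density} is the least cardinality of a dense subset.

\begin{theorem}\label{thm:A}
For every prime $q$ there is a locally compact, zero-dimensional, first countable Hausdorff space $X_q$ of density at most $\aleph_1$ such that $\mathcal{F}_{q-1}(X_q)$ has a continuous selection and $\mathcal{F}_q(X_q)$ has none.
\end{theorem}

The case $q=3$ answers the question in the negative. The space $X_q$ has a dense set of $\aleph_1$ isolated points, and all proofs in this paper are in ZFC. Primes turn out to be the only obstruction.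

\begin{theorem}\label{thm:B}
Let $1\le m<n$. The statement ``for every Hausdorff space $X$, if $\mathcal{F}_m(X)$ has a continuous selection, then so does $\mathcal{F}_n(X)$'' is true if and only if there is no prime $q$ with $m<q\le n$.
\end{theorem}

This contains both the implication from $3$ to $4$ and the failure of the implication from $2$ to $3$. The third theorem shows that a counterexample to the question cannot have density smaller than $\aleph_1$.

\begin{theorem}\label{thm:C}
If $X$ is a separable Hausdorff space and $\mathcal{F}_2(X)$ has a continuous selection, then $\mathcal{F}(X)$ has a continuous selection.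
\end{theorem}

The space $X_q$ is a $q$-fold cover of a space made of isolated points and limits of sequences. Its fibers are copies of $\mathbb{Z}/q$, glued along the sequences by translations. A selection for $\mathcal{F}_q$ would pick a point in every fiber, and the gluing is twisted so that no continuous pick exists. On fewer than $q$ points of one fiber there is a translation-invariant choice, because $q$ is prime. The real difficulty is to extend this choice to sets that meet several fibers. Section~\ref{sec:covers} isolates the combinatorial structure that makes this possible and shows that it is incompatible with the twisting when there are only countably many isolated points; Section~\ref{sec:construction} builds it on $\omega_1$. Sections~\ref{sec:reduction}--\ref{sec:separable} can be read independently of these two. They reduce the construction of a selection to breaking the symmetry of tournaments that cannot be decomposed (Proposition~\ref{prop:red}); for composite $n$ a count breaks it, and in separable spaces a reference point from a countable dense set does.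

\section{Frames and a criterion for continuity}\label{sec:frames}

Throughout, $\mathcal{H}$ denotes $\mathcal{F}_n(X)$ for some $n$, or $\mathcal{F}(X)$. A \emph{frame} of $S\in\mathcal{F}(X)$ is a family $U=(U_a)_{a\in S}$ of pairwise disjoint open sets with $a\in U_a$. Frames exist because $X$ is Hausdorff. The \emph{collapse map} $f=f_U\colon\bigcup_aU_a\to S$ sends $U_a$ to $a$. We write $\langle U\rangle=\langle U_a:a\in S\rangle$, and $\langle U|D\rangle=\langle U_a:a\in D\rangle$ for $\emptyset\ne D\subset S$. Thus $S'\in\langle U|D\rangle$ means that $S'$ is a finite subset of the domain of $f$ with $f(S')=D$. A frame $U'$ of $S$ \emph{refines} $U$ if $U'_a\subset U_a$ for all $a$; then $\langle U'\rangle\subset\langle U\rangle$ and $f_{U'}$ is a restriction of $f_U$. For selections, continuity is a form of local constancy.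

\begin{lemma}\label{lem:frame}
A selection $\varphi$ for $\mathcal{H}$ is continuous at $S\in\mathcal{H}$ if and only if there is a frame $U$ of $S$ such that
\begin{equation}\label{eq:adapted}
f_U(\varphi(S'))=\varphi(S)\qquad\text{for all }S'\in\mathcal{H}\cap\langle U\rangle .
\end{equation}
If $U$ satisfies \eqref{eq:adapted}, then so does every refinement of $U$.
\end{lemma}

\begin{proof}
The last sentence holds because $f_{U'}$ is a restriction of $f_U$. Suppose that $U$ satisfies \eqref{eq:adapted}, and let $O\ni\varphi(S)$ be open. Replace $U_{\varphi(S)}$ by $U_{\varphi(S)}\cap O$. The refined frame $U'$ satisfies \eqref{eq:adapted}, so $\varphi$ maps the neighborhood $\mathcal{H}\cap\langle U'\rangle$ of $S$ into $O$.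

Conversely, let $\varphi$ be continuous at $S$ and let $G$ be any frame of $S$. There is a basic set $\langle W_1,\dots,W_k\rangle\ni S$ whose trace on $\mathcal{H}$ is mapped by $\varphi$ into $G_{\varphi(S)}$. Put $U_a=G_a\cap\bigcap\{W_j:a\in W_j\}$. A set $S'\in\langle U\rangle$ lies in $\bigcup_jW_j$, since every $a\in S$ lies in some $W_j$; and it meets every $W_j$, since $W_j$ contains some $a\in S$, hence $U_a$. So for $S'\in\mathcal{H}\cap\langle U\rangle$ we get $\varphi(S')\in G_{\varphi(S)}$, that is, $f_U(\varphi(S'))=f_G(\varphi(S'))=\varphi(S)$.
\end{proof}

A frame satisfying \eqref{eq:adapted} is \emph{adapted to $\varphi$ at $S$}. If $D\subset S$ and $V$ is a frame of $D$, then any frame $U$ of $S$ can be refined so that $U_a\subset V_a$ for $a\in D$. Hence finitely many requirements of the form ``the restriction of $U$ to $D$ is adapted to $\varphi$ at $D$'' can be met by a single frame of $S$. For two-point sets the lemma reads as follows.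

\begin{corollary}\label{cor:H}
Let $\sigma$ be a continuous selection for $\mathcal{F}_2(X)$. If $x\to y$, then there are disjoint open sets $U\ni x$ and $V\ni y$ such that $u\to v$ for all $u\in U$ and $v\in V$.
\end{corollary}

\section{Twisted cyclic covers}\label{sec:covers}

Fix an integer $q\ge2$ and let $\Gamma=\mathbb{Z}/q$. Primality will be needed only from Lemma~\ref{lem:rho} on.

\subsection{The obstruction on full fibers}

Let $M$ be a set, whose elements we call \emph{nodes}, and let $P$ be a set of injective sequences $p=(p_0,p_1,\dots)$ in $M$, called \emph{branches}, such that two distinct branches have only finitely many terms in common. Suppose that \emph{offsets} $c_n(p)\in\Gamma$ are given for $p\in P$ and $n\in\omega$. Let $Z$ be the disjoint union of $M$ and $P$, and for $k\in\omega$ put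
\[
N_k(m)=\{m\}\quad(m\in M),\qquad N_k(p)=\{p\}\cup\{p_n:n\ge k\}\quad(p\in P).
\]
Let $X=Z\times\Gamma$, let $\pi\colon X\to Z$ be the projection, let $T_z=\{z\}\times\Gamma$ be the fiber over $z$, and put
\[
V_k(m,j)=\{(m,j)\},\qquad V_k(p,j)=\{(p,j)\}\cup\{(p_n,\,j+c_n(p)):n\ge k\}.
\]
We give $X$ the topology in which $O$ is open if every $y\in O$ has some $V_k(y)\subset O$. For a fixed branch $p$, the $q$ sets $V_0(p,i)$, $i\in\Gamma$, partition $N_0(p)\times\Gamma$, and each contains exactly one point of every fiber over $N_0(p)$. We call them the \emph{sheets} over $p$. The point $(p_n,j)$ lies in the sheet with number $j-c_n(p)$.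

\begin{lemma}\label{lem:top}
The space $X$ is Hausdorff, locally compact, zero-dimensional and first countable. The sets $V_k(y)$, $k\in\omega$, are compact and open and form a neighborhood base at $y$, and $M\times\Gamma$ is a dense set of isolated points.
\end{lemma}

\begin{proof}
The points of $M\times\Gamma$ are isolated, and every point of $V_k(y)$ other than $y$ is of this kind. So $V_k(y)$ is open, these sets form a base at $y$, and $M\times\Gamma$ is dense. An open set containing $y$ contains all but finitely many points of $V_k(y)$, so $V_k(y)$ is compact. Two points of one fiber over $P$ lie in different sheets. If $z_1\ne z_2$, then $N_k(z_1)\cap N_k(z_2)=\emptyset$ for large $k$, because branches are injective and share finitely many terms. So $X$ is Hausdorff, and the compact open sets $V_k(y)$ are clopen.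
\end{proof}

A function $g\colon M\to\Gamma$ picks the point $(m,g(m))$ in each fiber over $M$. Along $p$ these points lie in the sheets with numbers $g(p_n)-c_n(p)$. The following \emph{escape property} says that no such pick settles on a sheet along every branch.
\begin{itemize}
\item[(E)] For every $g\colon M\to\Gamma$ there is $p\in P$ such that $(g(p_n)-c_n(p))_{n\in\omega}$ is not eventually constant.
\end{itemize}

\begin{proposition}\label{prop:no}
If \textup{(E)} holds, then $\mathcal{F}_q(X)$ has no continuous selection.
\end{proposition}

\begin{proof}
Suppose that $\varphi$ is one. Each fiber has $q$ points, so we may write $\varphi(T_z)=(z,g(z))$. Let $p\in P$ and $\gamma=g(p)$. By Lemmas~\ref{lem:frame} and~\ref{lem:top} there is $k$ such that the frame $(V_k(p,i))_{i\in\Gamma}$ of $T_p$ is adapted to $\varphi$. For $n\ge k$ the fiber $T_{p_n}$ has exactly one point in each $V_k(p,i)$, so $\varphi(T_{p_n})$ is its point in $V_k(p,\gamma)$, namely $(p_n,\gamma+c_n(p))$. Thus $g(p_n)-c_n(p)=\gamma$ for $n\ge k$. As $p$ was arbitrary, $g|M$ contradicts (E).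
\end{proof}

Property (E) alone is easy to obtain by diagonalization.

\begin{example}\label{ex:tree}
Let $M=2^{<\omega}$ be the set of finite binary words, and for $x\in2^\omega$ let $p^x$ be the sequence of initial segments $p^x_n=x|n$. There are $q^{\aleph_0}=2^{\aleph_0}$ functions $M\to\Gamma$; list them as $g_x$, $x\in2^\omega$. Put $c_n(p^x)=g_x(x|n)-n$, with $n$ read modulo $q$. Then $g_x(p^x_n)-c_n(p^x)=n$ is not eventually constant, so (E) holds. For $q=2$ this already proves Theorem~\ref{thm:A}, with a separable space. For $q\ge3$ it proves nothing: the space is separable and has no continuous selection for $\mathcal{F}_q$, so by Theorem~\ref{thm:C} it has none for $\mathcal{F}_2$.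
\end{example}

\subsection{Links between fibers}

Let $q=3$ and let us try to define a continuous tournament on $X$ in which each fiber is the cycle $(z,j)\to(z,j+1)$. By Corollary~\ref{cor:H}, close to $T_p$ every point of sheet $i$ must beat every point of sheet $i+1$. So for large $k<n$ the game between $(p_k,j)$ and $(p_n,j')$ is decided by the difference of the sheets,
\[
d=j'-j-\bigl(c_n(p)-c_k(p)\bigr),
\]
whenever $d\ne0$: the first point wins if $d=1$, the second if $d=-1$. Suppose that a second branch passes through the same two nodes, far enough out for the same rule to apply, and that its offsets there differ by $c_n(p)-c_k(p)\pm1$. Then the pairs with $d=\mp1$ have sheet difference $\pm1$ for the second branch, and the two rules contradict each other. So the element $c_n(p)-c_k(p)$ has to be a function $\theta(p_k,p_n)$ of the two nodes alone. Pairs of nodes that carry such a value will be called linked. The games between unlinked fibers, and the ties $d=0$, will be decided by a linear order of $Z$. All of this must be stable in the limit along branches.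

\begin{definition}\label{def:links}
A \emph{link structure} consists of a linear order $<$ on $Z$, a reflexive and symmetric relation $\sim$ on $Z$ (read ``linked''), and elements $\theta(z,z')\in\Gamma$ for $z\sim z'$, with $\theta(z,z)=0$ and $\theta(z',z)=-\theta(z,z')$, such that the following hold.
\begin{itemize}
\item[(L1)] For $p\in P$ and $k,n\in\omega$: $p\sim p_n$, $p_k\sim p_n$, $\theta(p,p_n)=c_n(p)$ and $\theta(p_k,p_n)=c_n(p)-c_k(p)$.
\item[(L2)] For $z_1\ne z_2$ in $Z$ there is $k$ such that for all $z\in N_k(z_1)$ and $z'\in N_k(z_2)$: the points $z,z'$ are distinct and ordered as $z_1,z_2$; $z\sim z'$ if and only if $z_1\sim z_2$; and, if they are linked,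
\begin{equation}\label{eq:cocycle}
\theta(z,z')=\theta(z_1,z_2)+\theta(z_2,z')-\theta(z_1,z).
\end{equation}
\end{itemize}
\end{definition}

By (L1), $V_k(z,j)=\{(z',j+\theta(z,z')):z'\in N_k(z)\}$ for all $(z,j)\in X$, and for $z_1=z_2$ any two points $z,z'\in N_0(z_1)$ are linked and satisfy \eqref{eq:cocycle}. Call two points $u=(z,j)$ and $v=(z',j')$ of $X$ \emph{linked} if $z\sim z'$, and define their \emph{difference}
\[
\delta(u,v)=j'-j-\theta(z,z').
\]
Within a fiber, $\delta$ is the difference of the $\Gamma$-coordinates; over a branch it is the difference of the sheet numbers. The axioms say that links and differences are locally constant on $X^2$, and that the order is locally constant on pairs from different fibers.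

\begin{lemma}\label{lem:stabX}
Given a link structure, every $S\in\mathcal{F}(X)$ has a frame $U$ such that for all $u,v\in\bigcup_aU_a$, with $a=f(u)$ and $b=f(v)$:
\begin{itemize}
\item[(i)] if $\pi(a)<\pi(b)$, then $\pi(u)<\pi(v)$;
\item[(ii)] $u,v$ are linked if and only if $a,b$ are linked;
\item[(iii)] if $a,b$ are linked, then $\delta(u,v)=\delta(a,b)$.
\end{itemize}
\end{lemma}

\begin{proof}
Take $U_a=V_k(a)$ with $k$ so large that these sets are disjoint and (L2) holds with $k$ for all pairs of distinct elements of $\pi(S)$. Write $a=(z_1,j_1)$, $b=(z_2,j_2)$, $u=(z,j)$, $v=(z',j')$. Then $z\in N_k(z_1)$, $z'\in N_k(z_2)$, $j=j_1+\theta(z_1,z)$ and $j'=j_2+\theta(z_2,z')$. Statement (i) follows from (L2), and (ii) follows from (L2) if $z_1\ne z_2$ and from (L1) if $z_1=z_2$. In both cases \eqref{eq:cocycle} holds for linked points, so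
\begin{align*}
\delta(u,v)&=j_2+\theta(z_2,z')-j_1-\theta(z_1,z)-\theta(z_1,z_2)-\theta(z_2,z')+\theta(z_1,z)\\
&=j_2-j_1-\theta(z_1,z_2)=\delta(a,b).\qedhere
\end{align*}
\end{proof}

The differences are only relative coordinates: they depend on a base point, and a change of base point within a fiber translates them. So we need a rule for choosing from subsets of $\Gamma$ that commutes with translations.

\begin{lemma}\label{lem:rho}
If $q$ is prime, there is a map $\rho$ on the nonempty proper subsets of $\Gamma$ with $\rho(R)\in R$ and $\rho(R+\gamma)=\rho(R)+\gamma$ for all $R$ and all $\gamma\in\Gamma$.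
\end{lemma}

\begin{proof}
The stabilizer $\{\gamma:R+\gamma=R\}$ is a subgroup of $\Gamma$, hence $\{0\}$ or $\Gamma$, and it equals $\Gamma$ only for $R=\emptyset$ and $R=\Gamma$. So each nonempty proper $R$ is $R_0+\gamma$ for a unique $\gamma$, where $R_0$ is a fixed representative of the translation orbit of $R$. Choose $\rho(R_0)\in R_0$ and put $\rho(R_0+\gamma)=\rho(R_0)+\gamma$.
\end{proof}

For $q=4$ the set $R=\{0,2\}$ equals $R+2$, so no such $\rho$ exists. The same computation excludes $R=\Gamma$ for every $q$, and this is the reason for the bound $q-1$ below.

\begin{proposition}\label{prop:yes}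
If $q$ is prime and a link structure exists, then $\mathcal{F}_{q-1}(X)$ has a continuous selection.
\end{proposition}

\begin{proof}
Let $S\in\mathcal{F}_{q-1}(X)$. Call $u\in S$ a \emph{base point} of $S$ if $\pi(u)=\min\pi(S)$. All base points lie in one fiber, so the set $L(S)$ of points of $S$ linked to a base point $u$ does not depend on $u$, and it contains $u$. The set $R_u(S)=\{\delta(u,v):v\in L(S)\}$ is nonempty and has at most $q-1$ elements, so $\rho(R_u(S))$ is defined. Put
\[
B(S)=\{v\in L(S):\delta(u,v)=\rho(R_u(S))\}\ne\emptyset .
\]
If $u=(z_0,j)$ and $u_1=(z_0,j_1)$ are base points, then $\delta(u_1,v)=\delta(u,v)+(j-j_1)$ for all $v\in L(S)$. Hence $R_{u_1}(S)=R_u(S)+(j-j_1)$, and by Lemma~\ref{lem:rho} the set $B(S)$ does not depend on the base point. Distinct points of $B(S)$ have distinct projections, since $\pi(v)$ and $\delta(u,v)$ determine $v$. Let $\varphi(S)$ be the point of $B(S)$ with the least projection.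

To prove continuity at $S$, take a frame $U$ as in Lemma~\ref{lem:stabX}, let $S'\in\mathcal{F}_{q-1}(X)\cap\langle U\rangle$, and write $f$ for the collapse map restricted to $S'$, which is onto $S$. Let $u'$ be a base point of $S'$. Then $u=f(u')$ is a base point of $S$: if $\pi(a)<\pi(u)$ for some $a\in S$, then any $v\in f^{-1}(a)$ has $\pi(v)<\pi(u')$ by (i). By (ii), $L(S')=f^{-1}(L(S))$, and by (iii), $\delta(u',v)=\delta(u,f(v))$ for $v\in L(S')$. Therefore $R_{u'}(S')=R_u(S)$ and $B(S')=f^{-1}(B(S))$. If $b=f(\varphi(S'))$ were different from $b^*=\varphi(S)$, then $\pi(b^*)<\pi(b)$, and by (i) any point of $f^{-1}(b^*)\subset B(S')$ would have a smaller projection than $\varphi(S')$. So $f(\varphi(S'))=\varphi(S)$, and Lemma~\ref{lem:frame} applies.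
\end{proof}

For $q=3$ and $\rho(\{\gamma,\gamma+1\})=\gamma$ this is the tournament we were looking for: if $u,v$ are linked, then $u$ wins when $\delta(u,v)=1$ and $v$ wins when $\delta(u,v)=-1$; if $\delta(u,v)=0$, or if $u,v$ are not linked, the point with the smaller projection wins.

It remains to make (E) coexist with a link structure. The next remark shows two ways in which links destroy (E), and so tells us what the construction must avoid.

\begin{remark}\label{rem:countable}
(a) Suppose that $\sim$ is an equivalence relation and $\theta(z,z'')=\theta(z,z')+\theta(z',z'')$ on each class. Fix a point $b$ in each class and put $g(m)=\theta(b,m)$ for $m\sim b$. Then $g(p_n)-c_n(p)=\theta(b,p_n)-\theta(p,p_n)=\theta(b,p)$ is constant, and (E) fails. This is why Definition~\ref{def:links} does not ask for transitivity and why the proof above uses only links to one base fiber.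

(b) Suppose that $M=\{m_0,m_1,\dots\}$ is countable. For $z\in Z$ let $i(z)$ be the least $i$ with $m_i\sim z$, and put $g(m)=\theta(m_{i(m)},m)$. Let $p\in P$ and $i=i(p)$. By (L2) for the finitely many pairs $m_0,p;\ \dots;\ m_i,p$, we have $i(p_n)=i$ and $\theta(m_i,p_n)=\theta(m_i,p)+c_n(p)$ for large $n$. So $g(p_n)-c_n(p)$ is eventually constant, and (E) fails. Hence $M$ must be uncountable.
\end{remark}

\section{A link structure with the escape property}\label{sec:construction}

Fix a prime $q$. We construct $M$, $P$, offsets and a link structure such that (E) holds and $|M|=\aleph_1$. Three requirements shape the construction. First, $c_n(p)$ must not be a function $c(p_n)$ of the node alone, for then $g=c$ violates (E). So every node outside the bottom level will be reached along two paths, with offsets $0$ and $\tau$, and all values of $\tau$ will occur. Second, a node is linked to all nodes on both paths leading to it, so these paths must be disjoint for $\theta$ to be well defined. Third, (L2) demands that a node off a branch be linked to only finitely many of its terms. One condition on finite subsets of $\omega_1$ secures the second and third requirements.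

For a word $w\in2^{<\omega}$ of length $|w|\ge1$, let $w^-$ be $w$ without its last letter. For a sequence $s=(s_0,s_1,\dots)$, let $s|k$ be the sequence of its first $k$ terms and $r(s)=s_0$ its \emph{root}; if $s$ is finite, $s^\frown m$ is $s$ followed by $m$.

\subsection{Nodes, paths and branches}

By recursion on $|w|$ we define a set $M_w$ of nodes, a set $\mathcal{S}_w$ of \emph{paths}, which are sequences of $|w|+1$ nodes, an offset $c(s)\in\Gamma$ for each path, and a finite \emph{support} $\operatorname{supp}(m)\subset\omega_1$ for each node. The support of a path is the union of the supports of its terms.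
\begin{itemize}
\item $M_\emptyset=\omega_1$, $\operatorname{supp}(\xi)=\{\xi\}$, $\mathcal{S}_\emptyset=\{(\xi):\xi\in\omega_1\}$ and $c((\xi))=0$.
\item For $|w|\ge1$, $M_w$ is the set of all quadruples $m=(w,s,s',\tau)$ with $s,s'\in\mathcal{S}_{w^-}$, $\tau\in\Gamma$, $r(s)<r(s')$ and
\begin{equation}\label{eq:R}
r(s)\notin\operatorname{supp}(s'),\qquad r(s')\notin\operatorname{supp}(s).
\end{equation}
The paths $s$ and $s'$ are the \emph{parents} of $m$, and $\operatorname{supp}(m)=\operatorname{supp}(s)\cup\operatorname{supp}(s')$. The set $\mathcal{S}_w$ consists of the sequences $s^\frown m$ and $s'^\frown m$ for $m=(w,s,s',\tau)\in M_w$, and $c(s^\frown m)=0$, $c(s'^\frown m)=\tau$.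
\end{itemize}
The inequality $r(s)<r(s')$ only serves to tell the two parents apart. The sets $M_w$ are pairwise disjoint. Let $M=\bigcup_wM_w$, and let $t(m)=w$ be the \emph{tag} of $m\in M_w$. For $A\subset\omega_1$ put $M(A)=\{m\in M:\operatorname{supp}(m)\subset A\}$.

\begin{lemma}\label{lem:basic}
\begin{itemize}
\item[(a)] If $s\in\mathcal{S}_w$ and $0\le i\le|w|$, then $s_i\in M_{w|i}$, $s|(i+1)\in\mathcal{S}_{w|i}$ and $r(s)\in\operatorname{supp}(s_i)\subset\operatorname{supp}(s)$.
\item[(b)] $|M|=\aleph_1$. If $A\subset\omega_1$ is countable, then $M(A)$ and the set of paths with support in $A$ are countable.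
\item[(c)] Let $s,s'$ be the two parents of a node, in either order. A node $y$ with $\operatorname{supp}(y)\subset\operatorname{supp}(s)$ is not a term of $s'$. In particular, $s$ and $s'$ have no common term.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The first two claims follow by induction on $|w|$, since a path in $\mathcal{S}_w$ is a path in $\mathcal{S}_{w^-}$ followed by a node of $M_w$. The support of a node contains the supports of its parents, so a path has the same support as its last term. Applied to $s|(i+1)$, this gives $r(s)\in\operatorname{supp}(s|(i+1))=\operatorname{supp}(s_i)$.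

(b) A node of $M_w\cap M(A)$ with $|w|\ge1$ is determined by $\tau$ and two paths in $\mathcal{S}_{w^-}$ with support in $A$, and at most two paths end with it. By induction on $|w|$ there are at most $|A|+\aleph_0$ nodes in $M_w\cap M(A)$ and paths in $\mathcal{S}_w$ with support in $A$. There are countably many words $w$, and $M\supset\omega_1$.

(c) If $y$ were a term of $s'$, then $r(s')\in\operatorname{supp}(y)\subset\operatorname{supp}(s)$ by (a), contrary to \eqref{eq:R}.
\end{proof}

For a node $m$ let $u(m)$ be the finite set of terms of its two parents, with $u(\xi)=\emptyset$ for $\xi\in\omega_1$. If $y\in u(m)$, then $t(y)$ is a proper prefix of $t(m)$, and by Lemma~\ref{lem:basic}(c) the node $y$ is a term of exactly one parent $\bar s$ of $m$, namely $y=\bar s_i$ with $i=|t(y)|$. We define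
\[
\theta(y,m)=c(\bar s^\frown m)-c(\bar s|(i+1)),\qquad\theta(m,y)=-\theta(y,m),\qquad\theta(m,m)=0,
\]
and we call two nodes $y,m$ \emph{linked} if $y\in u(m)$, $m\in u(y)$ or $y=m$. These three cases exclude each other, by the lengths of the tags. Without \eqref{eq:R}, a node $y$ could lie on both parents and would receive two competing values $\theta(y,m)$.

An \emph{infinite path} is a sequence $p=(p_0,p_1,\dots)$ all of whose nonempty finite initial segments are paths. By Lemma~\ref{lem:basic}(a) there is a unique $x_p\in2^\omega$ with $t(p_n)=x_p|n$ for all $n$; in particular $p$ is injective. Put $c_n(p)=c(p|(n+1))$. For $n\ge1$ the path $p|n$ is a parent of $p_n$; let $e_n$ be the other parent (Figure~\ref{fig:branch}).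

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.05]
\draw[thick] (0,0)--(5.5,0);
\node at (5.9,0) {$\cdots$};
\foreach \n in {0,1,2,3} {\fill (1.6*\n,0) circle (2pt) node[below] {$p_{\n}$};}
\draw (0,0.7)--(1.6,0);
\draw (0,1.4)--(1.6,1.4)--(3.2,0);
\draw (0,2.1)--(3.2,2.1)--(4.8,0);
\foreach \a/\b in {0/0.7,0/1.4,1.6/1.4,0/2.1,1.6/2.1,3.2/2.1} {\draw[fill=white] (\a,\b) circle (2pt);}
\node[left] at (-0.1,0.7) {$e_1$};
\node[left] at (-0.1,1.4) {$e_2$};
\node[left] at (-0.1,2.1) {$e_3$};
\end{tikzpicture}
\caption{The first terms of an infinite path $p$ (black) and the second parents $e_1,e_2,e_3$ of $p_1,p_2,p_3$ (rows of white nodes). Nodes in one column have tags of the same length; the second parents of the white nodes are not drawn. The rows have no common nodes. A term of $e_2$ is linked to $p_2$, and $p_2$ is linked to $p_3$, but no term of $e_2$ is linked to $p_3$.}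
\label{fig:branch}
\end{figure}

\begin{lemma}\label{lem:branch}
Let $p$ be an infinite path.
\begin{itemize}
\item[(a)] If $k<n$, then $p_k\in u(p_n)$ and $\theta(p_k,p_n)=c_n(p)-c_k(p)$.
\item[(b)] A node $m$ that is not a term of $p$ is linked to only finitely many terms of $p$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) This is the definition of $\theta$ with $\bar s=p|n$.

(b) The set $u(m)$ is finite, so $p_n\in u(m)$ for finitely many $n$. If $m\in u(p_n)$, then $m$ is a term of $e_n$. This happens for at most one $n$: if $m$ is a term of $e_k$ and $k<n$, then $\operatorname{supp}(m)\subset\operatorname{supp}(e_k)\subset\operatorname{supp}(p_k)\subset\operatorname{supp}(p|n)$, so $m$ is not a term of $e_n$ by Lemma~\ref{lem:basic}(c).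
\end{proof}

\subsection{Escaping from a given function}

Fix $g\colon M\to\Gamma$. For a path $s$ with last term $m$ put $h(s)=g(m)-c(s)$, so that $h(p|(n+1))=g(p_n)-c_n(p)$ for an infinite path $p$. We want infinite paths along which $h$ keeps changing. For $s\in\mathcal{S}_v$ and $w\in\{v^\frown0,v^\frown1\}$, call the pair $(s,w)$ \emph{frozen} if $h(s^\frown m)=h(s)$ for every $m\in M_w$ that has $s$ as a parent.

The mechanism is visible on the first level. Let $q=3$, $\xi<\eta<\omega_1$, $|w|=1$ and, say, $g(\xi)=g(\eta)=0$. Condition \eqref{eq:R} holds for $(\xi)$ and $(\eta)$, so $m=(w,(\xi),(\eta),1)$ is a node, with $h((\xi,m))=g(m)$ and $h((\eta,m))=g(m)-1$. These cannot both be $0$, so $((\xi),w)$ and $((\eta),w)$ are not both frozen. On higher levels the same computation works for any two paths that are allowed to be the parents of a common node. To find two frozen paths satisfying \eqref{eq:R} we need uncountably many roots; this is where $\omega_1$ is used.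

\begin{lemma}\label{lem:thaw}
For every $g\colon M\to\Gamma$ there is $\xi\in\omega_1$ such that no frozen pair $(s,w)$ has $r(s)=\xi$.
\end{lemma}

\begin{proof}
Otherwise choose for each $\xi\in\omega_1$ a frozen pair $(s^\xi,w^\xi)$ with $r(s^\xi)=\xi$. There are countably many words, so $w^\xi$ is a fixed word $w$ for all $\xi$ in an uncountable set $I$. Let $D\subset I$ be countably infinite. The union of the supports of $s^\xi$, $\xi\in D$, is countable, so some $\eta\in I$ lies outside it. The support of $s^\eta$ is finite, so some $\xi\in D$ lies outside it. Then $\eta\notin\operatorname{supp}(s^\xi)$, $\xi\notin\operatorname{supp}(s^\eta)$, and $\xi\ne\eta$ because $\xi\in\operatorname{supp}(s^\xi)$. Name the paths $s^\xi,s^\eta\in\mathcal{S}_{w^-}$ as $s,s'$ with $r(s)<r(s')$, and pick $\tau\ne h(s)-h(s')$. Then $m=(w,s,s',\tau)\in M_w$. As both pairs are frozen, $g(m)=h(s^\frown m)=h(s)$ and $g(m)-\tau=h(s'^\frown m)=h(s')$. Hence $\tau=h(s)-h(s')$, a contradiction.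
\end{proof}

From such a root we can escape from $g$ in \emph{every} direction $x\in2^\omega$, and this freedom is needed. The order on $Z$ will compare tags lexicographically, with prefixes first. If two branches had $x_p=x_{p'}$, we would have $p_n<p'_{n'}$ for $n<n'$ and $p'_{n'}<p_n$ for $n'<n$, and (L2) would fail. So we admit at most one branch per direction, and at most $2^{\aleph_0}$ branches must defeat $q^{\aleph_1}$ functions. This is possible because an escape from $g$ takes place in a countable part of $M$, and there are only $2^{\aleph_0}$ restrictions of functions to such parts.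

\begin{lemma}\label{lem:P}
There is a set $P$ of infinite paths such that $x_p\ne x_{p'}$ for distinct $p,p'\in P$, and \textup{(E)} holds.
\end{lemma}

\begin{proof}
There are at most $\aleph_1^{\aleph_0}\le(2^{\aleph_0})^{\aleph_0}=2^{\aleph_0}$ countable subsets $A$ of $\omega_1$, and for each of them at most $q^{\aleph_0}=2^{\aleph_0}$ functions $M(A)\to\Gamma$, by Lemma~\ref{lem:basic}(b). List all pairs consisting of a nonempty countable $A\subset\omega_1$ and a function $M(A)\to\Gamma$ as $(A_x,g_x)$, $x\in2^\omega$, with repetitions allowed. Call an infinite path $p$ \emph{good for $x$} if $x_p=x$, all terms of $p$ lie in $M(A_x)$, and $(g_x(p_n)-c_n(p))_n$ is not eventually constant. For each $x$ that has a good path, put exactly one of them into $P$.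

Let $g\colon M\to\Gamma$ and let $\xi$ be as in Lemma~\ref{lem:thaw}. For each path $s\in\mathcal{S}_v$ with root $\xi$ and each $w\in\{v^\frown0,v^\frown1\}$ choose a node $W(s,w)\in M_w$ that has $s$ as a parent and satisfies $h(s^\frown W(s,w))\ne h(s)$. Let $A^0=\{\xi\}$, and let $A^{i+1}$ be the union of $A^i$ and the supports of all $W(s,w)$ with $\operatorname{supp}(s)\subset A^i$. Each $A^i$ is countable by Lemma~\ref{lem:basic}(b), and so is $A=\bigcup_iA^i$. Supports are finite, so $W(s,w)\in M(A)$ whenever $\operatorname{supp}(s)\subset A$ and $r(s)=\xi$.

Now take $x$ with $(A_x,g_x)=(A,g|M(A))$, and define $p_0=\xi$ and $p_n=W((p_0,\dots,p_{n-1}),x|n)$ for $n\ge1$. By induction $p|(n+1)\in\mathcal{S}_{x|n}$ and $p_n\in M(A)$, and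
\[
g(p_n)-c_n(p)=h(p|(n+1))\ne h(p|n)=g(p_{n-1})-c_{n-1}(p)\qquad(n\ge1).
\]
So $p$ is good for $x$, and $P$ contains some path $p'$ that is good for $x$. Since $g_x$ agrees with $g$ on the terms of $p'$, the sequence $(g(p'_n)-c_n(p'))_n$ is not eventually constant.
\end{proof}

\subsection{The order and the stability of links}

Fix $P$ as in Lemma~\ref{lem:P}; its elements are the branches, and $Z=M\cup P$. A common term of $p\ne p'$ has a tag that is a prefix of both $x_p$ and $x_{p'}$, so distinct branches share finitely many terms, as Section~\ref{sec:covers} requires. A branch $p$ is declared linked to itself and to its terms and to nothing else, with $\theta(p,p)=0$, $\theta(p,p_n)=c_n(p)$ and $\theta(p_n,p)=-c_n(p)$.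

Put $t(p)=x_p$ for $p\in P$. Order the finite and infinite binary words lexicographically: $w<w'$ if $w$ is a proper prefix of $w'$, or if neither is a prefix of the other and $w$ has the letter $0$ at the first position where they differ. Fix a linear order $\prec$ of $M$, and let $z<z'$ if $t(z)<t(z')$, or if $t(z)=t(z')$, $z,z'\in M$ and $z\prec z'$. This is a linear order of $Z$, because $t$ is injective on $P$ and tags of nodes are finite while tags of branches are infinite.

\begin{lemma}\label{lem:links}
The order $<$, the relation ``linked'' and $\theta$ form a link structure.
\end{lemma}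

\begin{proof}
The relation is reflexive and symmetric and $\theta$ is antisymmetric by definition, and (L1) is Lemma~\ref{lem:branch}(a) together with the definition of $\theta(p,p_n)$. Condition (L2) is symmetric in $z_1,z_2$, since interchanging them changes the sign of both sides of \eqref{eq:cocycle}, and it is trivial for two nodes. Positions in words are counted from $0$. Three cases remain.

\emph{$z_1=m$ and $z_2=p$ with $m=p_l$.} Take $k=l+1$. For $n\ge k$ the tag $t(p_l)$ is a proper prefix of $t(p_n)$ and of $t(p)$, so $m<p_n$ and $m<p$. The node $m$ is linked to $p_n$ and to $p$, and $\theta(m,p_n)=c_n(p)-c_l(p)=\theta(m,p)+\theta(p,p_n)$.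

\emph{$z_1=m$ and $z_2=p$ with $m$ not a term of $p$.} Then $m$ is not linked to $p$, and by Lemma~\ref{lem:branch}(b) it is not linked to $p_n$ for large $n$. If $t(m)$ is a prefix of $x_p$, then $m<p$, and $m<p_n$ for $n>|t(m)|$. Otherwise $t(m)$ and $x_p$ first differ at a position $d<|t(m)|$, and for $n>d$ this position decides the comparison of $t(m)$ with $x_p|n$ just as with $x_p$.

\emph{$z_1=p$ and $z_2=p'$ distinct branches.} Let $d$ be the first position where $x_p$ and $x_{p'}$ differ, and $k=d+1$. For $z\in N_k(p)$ and $z'\in N_k(p')$ the tags $t(z)$ and $t(z')$ are prefixes of $x_p$ and $x_{p'}$ that first differ at position $d$. So $z\ne z'$, and $z,z'$ are ordered as $p,p'$. Of any two linked elements of $Z$, one has a tag that is a prefix of the tag of the other, so $z$ and $z'$ are not linked; this includes the pair $p,p'$.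
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:A}]
Let $X_q=Z\times\Gamma$ with the topology of Section~\ref{sec:covers}. Lemma~\ref{lem:top} gives the topological properties and the dense set $M\times\Gamma$ of isolated points, which has cardinality $\aleph_1$ by Lemma~\ref{lem:basic}(b). By Lemma~\ref{lem:P} and Proposition~\ref{prop:no}, $\mathcal{F}_q(X_q)$ has no continuous selection. By Lemma~\ref{lem:links} and Proposition~\ref{prop:yes}, $\mathcal{F}_{q-1}(X_q)$ has one.
\end{proof}

\section{Reduction to prime tournaments}\label{sec:reduction}

Let $\sigma$ be a continuous selection for $\mathcal{F}_2(X)$, so that every $S\in\mathcal{F}(X)$ is a finite tournament under $\to$. When one builds a selection for larger sets, the difficulty is that points may merge. Suppose that $a\to b\to c\to a$ and that $a$ splits into two nearby points $a_1,a_2$. The choice from $\{a_1,a_2,b,c\}$ must then follow the choice from $\{a,b,c\}$, although the rule sees only the four-point set. What it can see is that $a_1$ and $a_2$ play alike against $b$ and $c$. We therefore decompose tournaments into groups of points that play alike against the outside.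

We recall the terminology. A \emph{tournament} is a set with a relation $\to$ such that exactly one of $x\to y$, $y\to x$ holds for $x\ne y$, and never $x\to x$. For disjoint sets, $D$ \emph{dominates} $D'$ if $x\to y$ for all $x\in D$, $y\in D'$. A \emph{walk} is a sequence $x_0\to x_1\to\dots\to x_l$ with $l\ge0$, and a nonempty tournament is \emph{strong} if any point can be reached from any other by a walk. Singletons are strong. If $D$ is a nonempty proper subset of a strong tournament $S$, then $D$ neither dominates $S\setminus D$ nor is dominated by it. In particular, a strong tournament with at least two points has at least three, and each of its points beats some point and is beaten by some point.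

Every finite nonempty tournament $S$ has a unique nonempty strong subset $C(S)$ that dominates $S\setminus C(S)$, its \emph{initial component}. For existence, consider the classes of mutual reachability. They are strong; of two different classes one dominates the other, since arrows in both directions would merge them; and no three classes form a cycle. A class $K$ that dominates the largest number of classes dominates all others, since a class dominating $K$ would also dominate every class that $K$ dominates. For uniqueness, let $C,C'$ both have the property. Points $x\in C\setminus C'$ and $y\in C'\setminus C$ would beat each other, so $C\subset C'$, say, and $C$ dominates $C'\setminus C$, which is therefore empty.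

A \emph{module} of $S$ is a nonempty $D\subset S$ such that every $v\in S\setminus D$ either beats all points of $D$ or is beaten by all points of $D$. In a strong tournament with at least two points, the maximal proper modules are called \emph{blocks}.

\begin{lemma}\label{lem:blocks}
The blocks of a finite strong tournament $S$ with $|S|\ge2$ partition $S$.
\end{lemma}

\begin{proof}
Singletons are proper modules, so the blocks cover $S$. Let $D\ne D'$ be blocks with a common point $z$. A point outside $D\cup D'$ plays against all of $D$ and all of $D'$ as against $z$, so $D\cup D'$ is a module. By maximality neither block contains the other and $D\cup D'=S$. Fix $y\in D\setminus D'$ and let $x\in S\setminus D=D'\setminus D$. Since $x,z\in D'$ and $y\notin D'$, we have $x\to y$ if and only if $z\to y$. Since $x\notin D$ and $y\in D$, the point $x$ beats all of $D$ if $x\to y$ and is beaten by all of $D$ otherwise. So $S\setminus D$ dominates $D$ if $z\to y$, and is dominated by $D$ if $y\to z$. Both are impossible in a strong tournament.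
\end{proof}

A finite strong tournament with at least two points is \emph{prime} if all its blocks are singletons. The smallest one is the three-point cycle. A \emph{blow-up} of a finite tournament $S$ is a finite tournament $S'$ with a surjection $f\colon S'\to S$ such that $f(u)\to f(v)$ implies $u\to v$. Thus $u\to v$ if and only if $f(u)\to f(v)$ whenever $f(u)\ne f(v)$, and a bijective blow-up is an isomorphism. By Corollary~\ref{cor:H}, applied to all pairs in $S$, every $S\in\mathcal{F}(X)$ has a frame $U$ such that each $S'\in\langle U\rangle$ is a blow-up of $S$ under the collapse map. The initial component and the blocks are compatible with blow-ups.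

\begin{lemma}\label{lem:blowup}
Let $f\colon S'\to S$ be a blow-up with $|S|\ge2$.
\begin{itemize}
\item[(a)] If $C(S)=\{a\}$, then $C(S')\subset f^{-1}(a)$. If $|C(S)|\ge2$, then $C(S')=f^{-1}(C(S))$. In particular, $S'$ is strong if and only if $S$ is.
\item[(b)] If $S$ is strong with blocks $D_1,\dots,D_r$, then the blocks of $S'$ are $f^{-1}(D_1),\dots,f^{-1}(D_r)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) The set $f^{-1}(C(S))$ dominates the rest of $S'$. If $C(S)=\{a\}$, then $C(f^{-1}(a))$ is strong and dominates both the rest of $f^{-1}(a)$ and $S'\setminus f^{-1}(a)$, so it equals $C(S')$. Let $|C(S)|\ge2$ and $u,v\in f^{-1}(C(S))$. There is a walk of positive length from $f(u)$ to $f(v)$ in $C(S)$; if $f(u)=f(v)$, go to another point and return. Replacing its first point by $u$, its last by $v$ and the others by arbitrary preimages gives a walk from $u$ to $v$. So $f^{-1}(C(S))$ is strong and equals $C(S')$. If $S$ is strong this gives $C(S')=S'$; if not, $C(S')\subset f^{-1}(C(S))\ne S'$.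

(b) The set $f^{-1}(D_i)$ is a proper module of $S'$, which is strong by (a). Let $D'\supset f^{-1}(D_i)$ be a block of $S'$. If $v\in S'\setminus D'$ and $a=f(v)$, then $v$ plays alike against all of $D'$, so $a$ plays alike against all of $f(D')\setminus\{a\}$. If $f(D')=S$, choose any $v\notin D'$: then $a$ beats, or is beaten by, all of $S\setminus\{a\}$, which is impossible. So $f(D')\ne S$. For $a\notin f(D')$, any $v\in f^{-1}(a)$ lies outside $D'$, so $f(D')$ is a module. It is proper and contains $D_i$, hence equals $D_i$, and $D'=f^{-1}(D_i)$. The blocks $f^{-1}(D_i)$ cover $S'$, so by Lemma~\ref{lem:blocks} there are no others.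
\end{proof}

A tournament that is not strong can be cut down to its initial component, and a strong one that is not prime to one representative per block. On prime tournaments some extra rule must produce a smaller set. The point of the next proposition is that this rule has to be stable only under moving points, not under splitting them.

\begin{proposition}\label{prop:red}
Let $\sigma$ be a continuous selection for $\mathcal{F}_2(X)$ and let $\mathcal{H}$ be $\mathcal{F}_n(X)$ or $\mathcal{F}(X)$. Suppose that each prime $S\in\mathcal{H}$ is assigned a set $\emptyset\ne A(S)\subsetneq S$, and that each prime $S\in\mathcal{H}$ has a frame $U$ such that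
\begin{equation}\label{eq:A}
A(T)=T\cap f_U^{-1}(A(S))\quad\text{for all prime }T\in\langle U\rangle\text{ with }|T|=|S|.
\end{equation}
Then $\mathcal{H}$ has a continuous selection.
\end{proposition}

\begin{proof}
Define $\varphi(S)\in S$ for $S\in\mathcal{H}$ by recursion on $|S|$.
\begin{itemize}
\item[(1)] $\varphi(\{x\})=x$.
\item[(2)] If $S$ is not strong, $\varphi(S)=\varphi(C(S))$.
\item[(3)] If $S$ is strong, $|S|\ge2$ and $S$ is not prime, $\varphi(S)=\varphi(\widehat S)$, where $\widehat S=\{\varphi(D):D\text{ a block of }S\}$.
\item[(4)] If $S$ is prime, $\varphi(S)=\varphi(A(S))$.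
\end{itemize}
All sets on the right are nonempty proper subsets of $S$; in (3), $\widehat S$ has one point in each block and some block has more than one point.

We prove continuity at $S$ by induction on $|S|$, using Lemma~\ref{lem:frame}. For $|S|=1$ every frame is adapted. Let $|S|\ge2$. Choose a frame $U$ of $S$ such that every $S'\in\langle U\rangle$ is a blow-up of $S$, such that \eqref{eq:A} holds if $S$ is prime, and such that
\begin{equation}\label{eq:ind}
f_U(\varphi(D'))=\varphi(D)\quad\text{whenever }\emptyset\ne D\subsetneq S\text{ and }D'\in\mathcal{H}\cap\langle U|D\rangle,
\end{equation}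
which is possible by the inductive hypothesis. Let $S'\in\mathcal{H}\cap\langle U\rangle$ and $f=f_U|S'$. We show that $f(\varphi(S'))=\varphi(S)$.

\emph{$S$ is not strong.} Neither is $S'$, so $\varphi(S')=\varphi(C(S'))$. If $C(S)=\{a\}$, then $\varphi(S)=a$ and $\varphi(S')\in C(S')\subset f^{-1}(a)$. Otherwise $C(S')=f^{-1}(C(S))$, and \eqref{eq:ind} applies with $D=C(S)$.

\emph{$S$ is strong and not prime,} with blocks $D_1,\dots,D_r$. Then $S'$ is strong with the blocks $f^{-1}(D_i)$, and $r<|S|\le|S'|$, so $\varphi(S')=\varphi(\widehat{S'})$. By \eqref{eq:ind} with $D=D_i$ we have $f(\varphi(f^{-1}(D_i)))=\varphi(D_i)$. Hence $f(\widehat{S'})=\widehat S$, and \eqref{eq:ind} applies with $D=\widehat S$.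

\emph{$S$ is prime.} Then $S'$ is strong and its blocks are the fibers of $f$. If $|S'|=|S|$, put $T=S'$. If $|S'|>|S|$, then $S'$ is not prime, and we put $T=\widehat{S'}$. In both cases $\varphi(S')=\varphi(T)$ and $f$ maps $T$ bijectively onto $S$. So $T$ is isomorphic to $S$, hence prime, and $\varphi(T)=\varphi(A(T))$ with $f(A(T))=A(S)$ by \eqref{eq:A}. Now \eqref{eq:ind} applies with $D=A(S)$.
\end{proof}

For $\mathcal{H}=\mathcal{F}_3(X)$ the prime sets are exactly the cyclic triples. So the step from $2$ to $3$ depends only on breaking the symmetry of cyclic triples in a locally constant way, and the fibers of $X_3$ are a family of cyclic triples for which this is impossible.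

\section{Composite cardinalities}\label{sec:composite}

Among four players there are six games, and $4\nmid6$, so the players cannot all have the same number of wins. The players with the most wins form a proper subset that is unchanged by small motions. Among three players there are three games, and the cycle gives one win to each. In general we count wins in subsets of prime size.

\begin{lemma}\label{lem:binom}
If $q$ is a prime divisor of $n$, then $n\nmid\binom nq$.
\end{lemma}

\begin{proof}
We have $(q-1)!\binom{n-1}{q-1}=\prod_{i=1}^{q-1}(n-i)\equiv\prod_{i=1}^{q-1}(-i)\not\equiv0\pmod q$, so $q\nmid\binom{n-1}{q-1}$. If $q^a$ is the largest power of $q$ dividing $n$, then $q^a$ does not divide $\binom nq=\frac nq\binom{n-1}{q-1}$.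
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:B}]
Suppose that a prime $q$ satisfies $m<q\le n$. By Theorem~\ref{thm:A}, $\mathcal{F}_{q-1}(X_q)$ has a continuous selection, which restricts to $\mathcal{F}_m(X_q)$. A continuous selection for $\mathcal{F}_n(X_q)$ would restrict to one for $\mathcal{F}_q(X_q)$, so there is none.

Conversely, if $(m,n]$ contains no prime, then all its integers are composite, because they exceed $m\ge1$. So it suffices to show that for composite $n$ a continuous selection $\sigma$ for $\mathcal{F}_{n-1}(X)$ yields one for $\mathcal{F}_n(X)$. Here $n\ge4$, and $\sigma$ restricted to $\mathcal{F}_2(X)$ defines the tournament. We apply Proposition~\ref{prop:red} with $\mathcal{H}=\mathcal{F}_n(X)$.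

For prime $S$ with $|S|<n$ put $A(S)=\{\sigma(S)\}$. A frame adapted to $\sigma$ at $S$ satisfies \eqref{eq:A}, since $f_U$ maps each $T$ in \eqref{eq:A} bijectively onto $S$ and $f_U(\sigma(T))=\sigma(S)$.

For $|S|=n$ fix a prime divisor $q$ of $n$. Then $q\le n-1$ because $n$ is composite, so $\sigma$ is defined on $q$-point sets. For $x\in S$ let $w_S(x)$ be the number of $q$-point sets $Q\subset S$ with $\sigma(Q)=x$, and let $A(S)$ be the set of points where $w_S$ is maximal. Since $\sum_{x\in S}w_S(x)=\binom nq$ is not divisible by $n$, the function $w_S$ is not constant, so $\emptyset\ne A(S)\subsetneq S$. Choose a frame $U$ of $S$ whose restriction to each $q$-point set $Q\subset S$ is adapted to $\sigma$ at $Q$. For $T\in\langle U\rangle$ with $|T|=n$, the map $f=f_U|T$ is a bijection onto $S$ and $f(\sigma(Q'))=\sigma(f(Q'))$ for every $q$-point set $Q'\subset T$. Hence $w_T=w_S\circ f$, and \eqref{eq:A} holds.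
\end{proof}

For prime $n=q$ the count gives nothing. On a fiber $T_z$ of $X_q$ the selection of Proposition~\ref{prop:yes} is the map $\rho$, which commutes with translations, so for each $k<q$ all points of $T_z$ are chosen by the same number of $k$-point subsets.

\section{Separable spaces}\label{sec:separable}

A prime set $S$ can also be cut by a reference point $d\in X$, into the points that beat $d$ and those that $d$ beats. Density of the reference points guarantees that some $d$ cuts $S$ properly. Countability allows us to take the \emph{first} such $d$, as in Remark~\ref{rem:countable}(b), and this choice is locally constant because it has only finitely many predecessors. One difficulty remains. If $d\in S$ and $S$ moves, then the point near $d$ may beat $d$ or lose to it, so the cut is unstable. In this case we select the point near $d$ itself, and we must recognize it from the tournament alone. This is the purpose of twins.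

\begin{proof}[Proof of Theorem~\ref{thm:C}]
We may assume $X\ne\emptyset$. Let $\{d_0,d_1,\dots\}$ be dense in $X$, with repetitions allowed. Say that $d\in X$ \emph{splits} $S$ if $y\to d\to y'$ for some $y,y'\in S$. Let $S$ be prime. Every point $x\in S$ splits $S$, and if $y\to x\to y'$, then $y\to d\to y'$ for all $d$ in a neighborhood of $x$, by Corollary~\ref{cor:H}. So some $d_i$ splits $S$. Let $i(S)$ be the least such $i$ and let $d=d_{i(S)}$.

Call $y\in S$ a \emph{twin} of $d$ in $S$ if $y=d$, or if $d\notin S$ and $y\to v\iff d\to v$ for all $v\in S\setminus\{y\}$. There is at most one twin. Indeed, if $d\in S$, the only twin is $d$. If $d\notin S$ and $y_1\ne y_2$ are twins, then $y_1\to v\iff d\to v\iff y_2\to v$ for all $v\in S\setminus\{y_1,y_2\}$, so $\{y_1,y_2\}$ is a module, proper because $|S|\ge3$, and this contradicts primality. Define $A(S)=\{y\}$ if $y$ is the twin of $d$. If there is no twin, then $d\notin S$, and we put $A(S)=\{v\in S:v\to d\}$, which is nonempty and proper because $d$ splits $S$.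

By Proposition~\ref{prop:red} with $\mathcal{H}=\mathcal{F}(X)$, it suffices to verify \eqref{eq:A}. Let $S$ be prime, $i_0=i(S)$, $d=d_{i_0}$, and $E=S\cup\{d_0,\dots,d_{i_0}\}$. Choose a frame $U$ of $E$ such that $u\to v$ whenever $f_U(u)\to f_U(v)$, and restrict it to $S$. Let $T\in\langle U|S\rangle$ be prime with $|T|=|S|$, and write $T=\{x_a:a\in S\}$ with $x_a\in U_a$. For $a\in S$ and $e\in E\setminus\{a\}$ we have $x_a\ne e$ and $x_a\to e\iff a\to e$, because $e\in U_e$.

First, $i(T)=i_0$. For $i<i_0$ the point $d_i$ does not split $S$, so $d_i\notin S$, and $d_i$ beats all of $S$ or is beaten by all of $S$. The same then holds for $T$, so $d_i$ does not split $T$. If $y\to d\to y'$ with $y,y'\in S$, then $x_y\to d\to x_{y'}$, so $d$ splits $T$.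

Let $d\in S$, so that $A(S)=\{d\}$. We claim that $x_d$ is the twin of $d$ in $T$. If $d\in T$, then $d\in T\cap U_d=\{x_d\}$. If $d\notin T$, then $x_d\to x_a\iff d\to a\iff d\to x_a$ for $a\in S\setminus\{d\}$. So $A(T)=\{x_d\}$.

Let $d\notin S$. Then $d\notin T$, and the map $x_a\mapsto a$, $d\mapsto d$ is an isomorphism of tournaments from $T\cup\{d\}$ onto $S\cup\{d\}$. So $x_a$ is a twin of $d$ in $T$ if and only if $a$ is a twin of $d$ in $S$, and $x_a\to d$ if and only if $a\to d$. In either case of the definition, $A(T)=\{x_a:a\in A(S)\}$.
\end{proof}

\begin{thebibliography}{9}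

\bibitem{source}
``In this paper we extend the notion of weak degree domination in graphs to hypergraphs and find relationships among the domination number, the weak edge-degree d'',
\texttt{https://eudml.org/subject/MSC/05Cxx?prefix=w}.

\end{thebibliography}
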